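# At most nine nearest-neighbor distances for Kronecker sequences in dimension three

## 1. Torus distances, Kronecker sequences, records, and sum-free sets

**Definition 1 (distance on the torus).** For $d\ge 1$, $1\le p\le\infty$ and $x\in\mathbb R^d$, let
$$\|x\|_p=\min_{k\in\mathbb Z^d}|x-k|_p$$
be the distance from $x$ to the nearest integer point in the $p$-norm. This is the $p$-norm distance from $x$ to $0$ on the torus $\mathbb T^d=\mathbb R^d/\mathbb Z^d$. From Section 3 on, $|\cdot|$ is the Euclidean norm and $\|\cdot\|=\|\cdot\|_2$.

*Example.* For $d=1$ all the $p$-norms agree, and $\|9/11\|=2/11$, because the nearest integer is $1$. For $d=2$ and $p=2$, $\|(4/5,2/5)\|_2=|(-1/5,2/5)|=\sqrt5/5$. Note that $\|-x\|_p=\|x\|_p$.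

**Definition 2 (Kronecker sequence and its nearest-neighbor distances).** For $\alpha\in\mathbb R^d$ and an integer $N\ge2$, consider the points $n\alpha \pmod{\mathbb Z^d}$ with $1\le n\le N$. For each such $n$ put
$$\delta_n=\min_{1\le m\le N,\ m\ne n}\|(n-m)\alpha\|_p ,$$
the distance from $n\alpha$ to its nearest neighbor in the sequence. Let $g_p^d(\alpha,N)$ be the number of distinct values among $\delta_1,\dots,\delta_N$, and let
$$\overline g_p^d=\max_{\alpha\in\mathbb R^d,\ N\ge2} g_p^d(\alpha,N).$$

*Example.* Take $d=1$, $\alpha=3/11$, $N=5$. In units of $1/11$ the points are, for $n=1,\dots,5$,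
$$3,\quad 6,\quad 9,\quad 12\equiv1,\quad 15\equiv 4 ,$$
on a circle of length $11$. In cyclic order they are $1,3,4,6,9$. The nearest-neighbor distances are $2$ for the point $1$, $1$ for $3$, $1$ for $4$, $2$ for $6$, and $3$ for $9$ (both neighbors of $9$ are at distance $3$). So $\delta_1,\dots,\delta_5$ are $1,2,3,2,1$ in units of $1/11$, and $g_2^1(3/11,5)=3$.

**Definition 3 (records).** Fix $\alpha\in\mathbb R^d$, with $p=2$. A positive integer $q$ is a *record* if $\|q\alpha\|<\|k\alpha\|$ for all $1\le k<q$. In particular $1$ is a record. List the records as $Q_0<Q_1<Q_2<\cdots$.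

*Example.* For $\alpha=3/11$ the numbers $11\|k\alpha\|$ for $k=1,\dots,11$ are
$$3,\ 5,\ 2,\ 1,\ 4,\ 4,\ 1,\ 2,\ 5,\ 3,\ 0 ,$$
so the records are $1,3,4,11$, and there are no others because nothing is smaller than $0$.

The list of records is finite exactly when $\alpha\in\mathbb Q^d$. If $D\alpha\in\mathbb Z^d$ with $D\geq 1$, then $\|D\alpha\|=0$ and no record exceeds $D$. Conversely, the pigeonhole principle applied to $K^d+1$ points of the sequence and to $K^d$ cubes of side $1/K$ gives some $k\geq 1$ with $\|k\alpha\|\le\sqrt d/K$. So the minima tend to $0$, and if the list is finite the value $0$ is attained, which means that $\alpha$ is rational.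

**Definition 4 (kissing number).** $\sigma_d$ is the largest number of unit vectors in $\mathbb R^d$ that pairwise make angles of at least $60^\circ$.

*Example.* $\sigma_1=2$ (the vectors $\pm1$), and $\sigma_2=6$ (the vertices of a regular hexagon). In dimension three $\sigma_3=12$.

**Definition 5 (sum-free set).** A subset $S\subset\mathbb F_2^n$ is *sum-free* if there are no $x,y,z\in S$, distinct or not, with $x+y=z$.

*Example.* In $\mathbb F_2^2$ the set $\{(1,0),(1,1)\}$ is sum-free: the sums of two of its elements are $(0,0)$ and $(0,1)$. The set $\{(1,0),(0,1),(1,1)\}$ is not, since $(1,0)+(0,1)=(1,1)$. A sum-free set never contains $0$, because $0+0=0$.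

## 2. Is $\overline g_2^3$ equal to $9$?

How many different nearest-neighbor distances can the first $N$ points of a Kronecker sequence show, when we are free to choose both $\alpha$ and $N$? The following facts are given.

- $\overline g_p^1=3$ (the three gap theorem).
- $\overline g_2^2=5$ (Haynes and Marklof).
- $\overline g_2^d\le\sigma_d+1$ (Haynes and Marklof). In particular $\overline g_2^3\le 13$.
- $\overline g_2^3\ge9$; for example $g_2^3(\alpha,58)=9$ for $\alpha=\left(\tfrac{27}{1334},\tfrac{97}{1334},\tfrac{514}{1334}\right)$.

So in dimension three the answer lies between $9$ and $13$. The conjecture, from "Kronecker Sequences with Many Distances", is that the example is tight: $\overline g_2^3=9$. We prove it. Here is what will be shown.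

**Theorem 1.** For every $d\ge1$ and $\alpha\in\mathbb R^d$: whenever $Q_{k+2^d}$ exists,
$$Q_{k+2^d}\ge Q_k+Q_{k+1}.$$

**Theorem 2.** $\overline g_2^d\le 2^d+1$ for every $d\ge1$.

**Theorem 3.** $\overline g_2^3=9$.

For $\alpha=3/11$, Theorem 1 with $d=1$ says $Q_2\ge Q_0+Q_1$ and $Q_3\ge Q_1+Q_2$, that is, $4\ge 1+3$ and $11\ge3+4$. The first is an equality.

## 3. Distances are counted by records between $N/2$ and $N$

The purpose of this section is to replace the set $\{\delta_1,\dots,\delta_N\}$ by something one-dimensional: a count of records in an interval.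

**Lemma 1.** $g_2^d(\alpha,N)=1+\#\{\text{records } q:\ \lfloor N/2\rfloor<q\le N-1\}$.

*Proof.* Let $f(M)=\min_{1\le k\le M}\|k\alpha\|$. Fix $n\in\{1,\dots,N\}$. As $m$ runs over $\{1,\dots,N\}\setminus\{n\}$, the absolute values $|n-m|$ take exactly the values $1,\dots,M_n$, where $M_n=\max(n-1,N-n)$. Since $\|-x\|=\|x\|$, this gives $\delta_n=f(M_n)$.

Which $M$ occur as some $M_n$? The two numbers $n-1$ and $N-n$ add up to $N-1$, so $M_n\ge\lceil(N-1)/2\rceil=\lfloor N/2\rfloor\ge1$, and clearly $M_n\le N-1$. Conversely, let $\lfloor N/2\rfloor\le M\le N-1$ and take $n=N-M$, which lies in $\{1,\dots,N\}$. Then $N-n=M$ and $n-1=N-M-1\le M$, because $2M\ge2\lfloor N/2\rfloor\ge N-1$. So $M_n=M$.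

Hence $g_2^d(\alpha,N)$ is the number of distinct values of $f$ on $\{\lfloor N/2\rfloor,\dots,N-1\}$. The function $f$ is non-increasing, so this number is $1$ plus the number of $M$ with $\lfloor N/2\rfloor<M\le N-1$ and $f(M)<f(M-1)$. Finally, $f(M)<f(M-1)$ means that $\|M\alpha\|<\|k\alpha\|$ for all $1\le k<M$, that is, $M$ is a record. $\square$

*Check.* For $\alpha=3/11$ and $N=5$ the interval is $(2,4]$. It contains the records $3$ and $4$, so the lemma gives $1+2=3$, as we found by hand.

The interval $(\lfloor N/2\rfloor,N-1]$ is short: any two of its elements add up to more than the largest one. This is the only property of it that we use, so we give it a name.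

**Definition 6 (short run).** A *short run* is a list $q_0<q_1<\dots<q_r$ of **consecutive** records with $r\ge1$ and
$$q_r<q_0+q_1. \tag{1}$$

*Example.* For $\alpha=3/11$, the list $3,4$ is a short run, and $1,3,4$ is not, since $4=1+3$.

If the interval $(\lfloor N/2\rfloor,N-1]$ contains at least two records, then the records in it form a short run: they are consecutive, $q_r\le N-1\le 2\lfloor N/2\rfloor$, and $q_0+q_1>2\lfloor N/2\rfloor$. So everything reduces to bounding the length of a short run. Theorems 1 and 2 will follow from this statement.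

**Proposition 2.** A short run $q_0<\dots<q_r$ has at most $2^d$ elements: $r+1\le2^d$.

## 4. Lattice vectors of a short run, and what their differences give

**Set-up.** The aim is to turn "record" into a statement about integer vectors in $\mathbb Z^{d+1}$ that are too short to exist. Fix a short run $q_0<\dots<q_r$. Choose $m_i\in\mathbb Z^d$ with $|q_i\alpha-m_i|=\|q_i\alpha\|$ and put
$$w_i=(m_i,q_i)\in\mathbb Z^{d+1},\qquad v_i=q_i\alpha-m_i\in\mathbb R^d,\qquad \rho_i=|v_i|.$$
Since the $q_i$ are records, $\rho_0>\rho_1>\dots>\rho_r\ge0$. As $r\ge1$, we have $\rho_0>0$.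

For $u=(m,q)\in\mathbb Z^{d+1}$ call $q$ the *height* of $u$, and let $\pi(u)=q\alpha-m$. The map $\pi$ is linear, $\pi(w_i)=v_i$, and $|\pi(u)|\ge\|q\alpha\|$ by the definition of $\|\cdot\|$.

*Example.* Take $\alpha=3/11$ and the run $3,4$. Then $3\alpha=9/11$ gives $w_0=(1,3)$, $v_0=-2/11$, and $4\alpha=12/11$ gives $w_1=(1,4)$, $v_1=1/11$.

Since the records are consecutive, $q_{j-1}$ is the last record below $q_j$, so $\min_{1\le k<q_j}\|k\alpha\|=\rho_{j-1}$ for $1\le j\le r$. Therefore, for every $u\in\mathbb Z^{d+1}$ of height $q$:
$$\text{if } 0<q<q_1,\ \text{ then } |\pi(u)|\ge\rho_0; \tag{2}$$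
$$\text{if } 0<q<q_j \text{ with } 1\le j\le r,\ \text{ then } |\pi(u)|\ge\rho_{j-1}>\rho_j. \tag{3}$$
In words: a vector of small positive height cannot have a short projection. From (1) we also get, for all $i,j$,
$$q_i<q_0+q_1<2q_1,\qquad |q_i-q_j|\le q_r-q_0<q_1. \tag{4}$$

**Differences.** The first thing to try is to apply (2) to $w_j-w_i$ with $i<j$. Its height $q_j-q_i$ is in $(0,q_1)$ by (4), so
$$|v_j-v_i|\ge\rho_0\qquad(i\ne j). \tag{5}$$
So all the $v_i$ lie in the ball of radius $\rho_0$ around the origin, and they are at mutual distance at least $\rho_0$.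

*Dimension one, by hand.* Let $d=1$ and suppose that $r\ge2$. Among the three numbers $v_0,v_1,v_2$ in $[-\rho_0,\rho_0]$, two lie in $[0,\rho_0]$ or two lie in $[-\rho_0,0]$. Being at distance at least $\rho_0$, those two are $0$ and $\pm\rho_0$. The absolute values $\rho_0>\rho_1>\rho_2$ then force the number with absolute value $\rho_0$ to be $v_0$ and the number $0$ to be $v_2$. But then $|v_1-v_2|=\rho_1<\rho_0$, against (5). So a short run has at most two elements, and Lemma 1 gives $\overline g_2^1\le3$. With $g_2^1(3/11,5)=3$, we have recovered $\overline g_2^1=3$.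

*General $d$.* If $v_i$ and $v_j$ are nonzero, $i<j$, and $\theta$ is the angle between them, then (5) gives
$$\rho_i^2\le\rho_0^2\le|v_i-v_j|^2=\rho_i^2+\rho_j^2-2\rho_i\rho_j\cos\theta,$$
hence $\cos\theta\le\rho_j/(2\rho_i)<1/2$ and $\theta>60^\circ$. If some $v_j$ is zero, then $j=r$, and (5) gives $\rho_i=|v_i-v_r|\ge\rho_0$ for every $i<r$, so $r=1$. In all cases $r+1\le\sigma_d$. With Lemma 1 this yields the bound $\overline g_2^d\le\sigma_d+1$ quoted above.

**Where differences stop.** In the plane the strict inequality $\theta>60^\circ$ allows at most five directions, so differences give $\overline g_2^2\le6$, one more than the true value $5$. In dimension three they give nothing better than $13$, because (5) can be satisfied by twelve vectors. Let $u_0,\dots,u_{11}$ be the vectors obtained from $(0,\pm1,\pm\varphi)$, $(\pm1,\pm\varphi,0)$, $(\pm\varphi,0,\pm1)$, where $\varphi=(1+\sqrt5)/2$, by dividing by their common length $\sqrt{1+\varphi^2}=\sqrt{\varphi+2}$. (They are the vertices of a regular icosahedron.) Before division, the inner product of two different ones is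 $\pm\varphi$ or $-(1+\varphi^2)$: this is immediate for two vectors of different types, and for two of the same type the values are $\varphi^2-1=\varphi$, $1-\varphi^2=-\varphi$ and $-1-\varphi^2$. So the cosines of the angles are at most $\varphi/(\varphi+2)=1/\sqrt5$, and $|u_i-u_j|^2\ge2-2/\sqrt5>1.05^2$. Now choose $1=t_0>t_1>\dots>t_{11}\ge0.98$. The vectors $t_iu_i$ have strictly decreasing lengths, the largest being $1$, and
$$|t_iu_i-t_ju_j|\ge|u_i-u_j|-(1-t_i)-(1-t_j)\ge1.05-0.04>1 .$$
So any proof that a short run in dimension three has fewer than twelve elements must use integer vectors other than the differences $w_j-w_i$.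

## 5. Halving: the vectors $w_i$ modulo $2$

A contradiction with (2) needs an integer vector with height in $(0,q_1)$ whose projection is shorter than $\rho_0$. The difference $w_j-w_i$ has a small height, but its projection may be almost as long as $2\rho_0$. *Half* of it would have projection shorter than $\rho_0$. Half of it is an integer vector exactly when $w_i\equiv w_j\pmod2$. So we look at the classes of the $w_i$ in $\mathbb Z^{d+1}/2\mathbb Z^{d+1}=\mathbb F_2^{d+1}$, and we ask which coincidences between classes are impossible.

**Claim A.** $w_i\notin2\mathbb Z^{d+1}$ for every $i$.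

*This rules out the class $0$.* Suppose $w_i\in2\mathbb Z^{d+1}$. Then $w_i/2$ is an integer vector of height $q_i/2$, which is in $(0,q_1)$ by (4). By (2), $\rho_i/2\ge\rho_0\ge\rho_i$. Hence $\rho_i=0$, and then $\rho_0\le0$, which contradicts $\rho_0>0$. $\square$

**Claim B.** $w_i\not\equiv w_j\pmod2$ for $i<j$.

*This says that the classes are distinct.* Suppose $w_i\equiv w_j$. Then $(w_j-w_i)/2$ is an integer vector of height $(q_j-q_i)/2$, which is in $(0,q_1/2)$ by (4). By (2), $|v_j-v_i|\ge2\rho_0$. But $|v_j-v_i|\le\rho_i+\rho_j<2\rho_0$, because $\rho_i\le\rho_0$ and $\rho_j<\rho_0$. $\square$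

Claims A and B say that the $w_i$ have distinct nonzero classes in $\mathbb F_2^{d+1}$. This gives $r+1\le2^{d+1}-1$, which for $d=3$ is $15$ and is worse than $\sigma_3=12$. The set of all nonzero classes contains many triples with sum $0$. The next claim forbids such triples, and this is what cuts the count to $2^d$.

## 6. No three classes add up to zero

**Claim C.** $w_i+w_j+w_l\not\equiv0\pmod2$ for distinct $i,j,l$.

Name the indices so that $l<j<i$, and suppose that the sum is $\equiv0$. Write
$$a=v_i,\quad b=v_j,\quad c=v_l,\qquad A=|a|,\quad B=|b|,\quad C=|c| .$$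
The order of the indices gives
$$A<B<C\le\rho_0. \tag{6}$$
Changing signs does not change a class modulo $2$, so every vector $\tfrac12(\pm w_i\pm w_j\pm w_l)$ is an integer vector.

*Why one vector is not enough.* The triangle inequality only bounds $|\pm a\pm b\pm c|$ by $3\rho_0$, while halving would need a bound below $2\rho_0$. So no single choice of signs can be excluded in the manner of Claims A and B. What we can do is average over the signs. Expanding the squares,
$$|-a+b+c|^2+|a-b+c|^2+|a+b-c|^2+|a+b+c|^2=4(A^2+B^2+C^2), \tag{7}$$
because in each of the cross terms $a\cdot b$, $a\cdot c$, $b\cdot c$ two of the four signs are $+$ and two are $-$.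

*A tempting shortcut, and its gap.* If each of the first three vectors in (7) had length at least $2\rho_0$, we would be finished: the left side would be at least $12\rho_0^2$, and the right side is less than $12\rho_0^2$ by (6). To get this from (2), all three half-vectors must have height in $(0,q_1)$. For $\tfrac12(w_i+w_j-w_l)$ this is not guaranteed. The heights $10,11,18,20$ satisfy (1), and with $q_l=10$, $q_j=18$, $q_i=20$ the height is $\tfrac12(20+18-10)=14>11$. For this vector we must use the finer bound (3), which is weaker. It turns out to be just enough.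

**Step 1: the heights.** The purpose is to see which of (2), (3) applies to each of the three vectors.

- $\tfrac12(-w_i+w_j+w_l)$ has height $\tfrac12(q_j+q_l-q_i)$. It is positive, since $j\ge1$ and $l\ge0$ give $q_i\le q_r<q_0+q_1\le q_l+q_j$. It is less than $q_l/2$, since $q_j<q_i$, and $q_l/2<q_1$ by (4).
- $\tfrac12(w_i-w_j+w_l)$ has height $\tfrac12(q_i-q_j+q_l)$. It is positive, since $q_i>q_j$. It is less than $q_i/2$, since $q_l<q_j$, and $q_i/2<q_1$ by (4).
- $\tfrac12(w_i+w_j-w_l)$ has height $\tfrac12(q_i+q_j-q_l)$. It is positive, since $q_j>q_l$. It is less than $q_j$: this is equivalent to $q_i-q_l<q_j$, and $q_i-q_l<q_1\le q_j$ by (4) and $j\ge1$.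

**Step 2: the lengths.** Now we read off lower bounds. Apply (2) to the first two vectors, apply (3) with the index $j$ to the third, and multiply by $2$:
$$|-a+b+c|\ge2\rho_0,\qquad |a-b+c|\ge2\rho_0,\qquad |a+b-c|>2B. \tag{8}$$

**Step 3: the contradiction.** Insert (8) into (7), and use $|a+b+c|^2\ge0$ for the fourth term:
$$8\rho_0^2+4B^2<4A^2+4B^2+4C^2 .$$
The weak third bound contributes $4B^2$ on the left, and this cancels the $4B^2$ on the right. What remains is $2\rho_0^2<A^2+C^2$. But $A<\rho_0$ and $C\le\rho_0$ by (6), so $A^2+C^2<2\rho_0^2$, a contradiction. This proves Claim C. $\square$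

Note the role of the fourth vector $\tfrac12(w_i+w_j+w_l)$: no lower bound for it is needed, only that a square is nonnegative.

## 7. Sum-free sets fill at most half of $\mathbb F_2^{d+1}$

**Lemma 3.** A sum-free set $S\subset\mathbb F_2^n$ has at most $2^{n-1}$ elements.

*Proof.* If $S$ is empty there is nothing to show. Otherwise fix $s\in S$ and consider the translate $s+S$, which has $|S|$ elements. If some $x\in S$ were in $s+S$, then $x=s+y$ with $y\in S$, which a sum-free set forbids. So $S$ and $s+S$ are disjoint subsets of $\mathbb F_2^n$, and $2|S|\le2^n$. $\square$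

**Proof of Proposition 2.** We collect the three claims. Let $S\subset\mathbb F_2^{d+1}$ be the set of classes of $w_0,\dots,w_r$. By Claim B, $|S|=r+1$. We check that $S$ is sum-free. Suppose $x=s+y$ with $x,y,s\in S$; in characteristic $2$ this reads $x+y+s=0$. If two of the three elements coincide, their sum is $0$, so the third is $0$, and this contradicts Claim A. If all three are distinct, they are the classes of $w_i,w_j,w_l$ with distinct $i,j,l$, and $x+y+s=0$ contradicts Claim C. So $S$ is sum-free, and Lemma 3 with $n=d+1$ gives $r+1=|S|\le2^d$. $\square$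

**Proof of Theorem 1.** Suppose $Q_{k+2^d}<Q_k+Q_{k+1}$. Then $Q_k,Q_{k+1},\dots,Q_{k+2^d}$ is a list of $2^d+1$ consecutive records that satisfies (1), that is, a short run with $2^d+1$ elements. This contradicts Proposition 2. $\blacksquare$

**Proof of Theorem 2.** Suppose that $(\lfloor N/2\rfloor,N-1]$ contains at least $2^d+1$ records, and let $Q_k$ be the smallest of them. Then $Q_{k+2^d}\le N-1$. But $Q_k\ge\lfloor N/2\rfloor+1$ and $Q_{k+1}\ge\lfloor N/2\rfloor+2$, so Theorem 1 gives
$$Q_{k+2^d}\ge Q_k+Q_{k+1}\ge2\lfloor N/2\rfloor+3>N-1,$$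
a contradiction. So the interval contains at most $2^d$ records, and Lemma 1 gives $g_2^d(\alpha,N)\le2^d+1$. $\blacksquare$

## 8. Eight records between $29$ and $57$: the value $\overline g_2^3=9$

**Proof of Theorem 3, upper bound.** Theorem 2 with $d=3$ gives $\overline g_2^3\le2^3+1=9$.

**Proof of Theorem 3, lower bound.** We verify by hand that $g_2^3(\alpha,58)=9$ for $\alpha=(27,97,514)/1334$. Since $\lfloor58/2\rfloor=29$ and $58-1=57$, Lemma 1 tells us to count the records in $(29,57]$, and we need eight of them.

Let $(x_k,y_k,z_k)$ be the residues of $(27k,97k,514k)$ modulo $1334$ in $[-667,667]$, and put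
$$D_k=x_k^2+y_k^2+z_k^2=1334^2\,\|k\alpha\|^2 .$$
So $k$ is a record exactly when $D_k<D_{k'}$ for all $1\le k'<k$.

**Step 1: the value to beat.** For $k=13$ we have $27\cdot13=351$, $97\cdot13=1261=1334-73$ and $514\cdot13=6682=5\cdot1334+12$. So the residues are $(351,-73,12)$ and
$$D_{13}=123201+5329+144=128674 .$$
Since $359^2=128881>D_{13}$, any $k$ with a coordinate of absolute value at least $359$ has $D_k>D_{13}$.

**Step 2: no $k\le38$ has $D_k<D_{13}$.** This shows that the minimum of $D_k$ over $k\le38$ is $D_{13}$, so that none of $30,\dots,38$ is a record.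

- For $k\le12$, five values are computed in full:
$$\begin{aligned}
D_1&=274334 &&\text{from }(27,97,514),\\
D_2&=134188 &&\text{from }(54,194,-306),\\
D_3&=134506 &&\text{from }(81,291,208),\\
D_5&=263054 &&\text{from }(135,485,-98),\\
D_{11}&=260622 &&\text{from }(297,-267,318).
\end{aligned}$$
Also $D_{10}=243812$ from $(270,-364,-196)$. For the others one coordinate suffices: $z_4=-612$, $y_6=582$, $y_7=-655$, $y_8=-558$, $z_9=624$, $z_{12}=-502$.
- For $14\le k\le24$, $x_k=27k$ lies between $378$ and $648$. For $25\le k\le36$, $|x_k|=1334-27k\ge362$. So $D_k\ge362^2=131044>D_{13}$ for $14\le k\le36$.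
- For $k=37$: $(x_{37},y_{37})=(-335,-413)$, and $413\ge359$. For $k=38$: $(x_{38},y_{38})=(-308,-316)$, and $308^2+316^2=194720>D_{13}$.

**Step 3: the range $39\le k\le57$.** Eight of these $k$ have small $D_k$:

| $k$ | $(x_k,y_k,z_k)$ | $D_k$ |
|---|---|---|
| 39 | $(-281,-219,36)$ | 128218 |
| 41 | $(-227,-25,-270)$ | 125054 |
| 42 | $(-200,72,244)$ | 104720 |
| 44 | $(-146,266,-62)$ | 95916 |
| 52 | $(70,-292,48)$ | 92468 |
| 54 | $(124,-98,-258)$ | 91544 |
| 55 | $(151,-1,256)$ | 88338 |
| 57 | $(205,193,-50)$ | 81774 |

The remaining $k$ in this range have a coordinate of absolute value at least $359$, so $D_k>D_{13}$: $z_{40}=550$, $z_{43}=-576$, $(y_{45},z_{45})=(363,452)$, $y_{46}=460$, $y_{47}=557$, $y_{48}=654$, $y_{49}=-583$, $y_{50}=-486$, $y_{51}=-389$, $z_{53}=562$, $z_{56}=-564$.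

**Step 4: the count.** The values in the table are strictly decreasing, and the first one, $128218$, is below $D_{13}=\min_{k\le38}D_k$. The values not in the table are above $D_{13}$. So the records in $(29,57]$ are exactly $39,41,42,44,52,54,55,57$. These are eight, and Lemma 1 gives $g_2^3(\alpha,58)=9$. Together with the upper bound, $\overline g_2^3=9$. $\blacksquare$

## 9. Sharpness, other flat tori, and the shape of extremal runs

**All dimensions.** Theorem 2 and the Haynes–Marklof bound together give
$$\overline g_2^d\le\min(2^d,\sigma_d)+1\qquad\text{for all } d .$$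
The bound $2^d+1$ is attained for $d=1,2,3$: the values $\overline g_2^1=3$ and $\overline g_2^2=5$ were quoted in Section 2, and $\overline g_2^3=9$ is Theorem 3. For $d=4$, where $\sigma_4=24$, it gives $\overline g_2^4\le17$ instead of $25$.

**The index $2^d$ in Theorem 1 is optimal for $d=1,2,3$.** For these $d$ there are $\alpha$ and $N$ with $g_2^d(\alpha,N)=2^d+1$. By Lemma 1, $2^d$ consecutive records $Q_k,\dots,Q_{k+2^d-1}$ then lie in $(\lfloor N/2\rfloor,N-1]$, and
$$Q_{k+2^d-1}\le N-1<2\lfloor N/2\rfloor+3\le Q_k+Q_{k+1}. \tag{9}$$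
So $2^d$ cannot be replaced by $2^d-1$ in Theorem 1. In the example of Section 8, (9) contains the inequality $57<39+41$.

**Other flat tori.** Let $L\subset\mathbb R^d$ be a lattice of full rank and let $|\cdot|$ be any norm that comes from an inner product. Put $\|x\|=\min_{k\in L}|x-k|$, and define $\delta_n$ and records as before. Then the proofs of Lemma 1 and of Theorems 1 and 2 go through verbatim, with $\mathbb Z^{d+1}$ replaced by $L\times\mathbb Z$. Indeed, Lemma 1 uses only $\|-x\|=\|x\|$. The set-up and Claims A and B use only that $L\times\mathbb Z$ is a group, that $\pi$ is linear, and the triangle inequality. Claim C uses in addition the identity (7), which holds for every inner product. The count uses that $(L\times\mathbb Z)/2(L\times\mathbb Z)$ is isomorphic to $\mathbb F_2^{d+1}$. So Kronecker sequences on any flat $d$-torus have at most $2^d+1$ nearest-neighbor distances, and at most $9$ when $d=3$.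

**Proposition 4 (extremal runs).** Suppose $g_2^d(\alpha,N)=2^d+1$, and let $w_1,\dots,w_{2^d}\in\mathbb Z^{d+1}$ be the vectors of the $2^d$ records in $(\lfloor N/2\rfloor,N-1]$. Then there is a homomorphism $\varphi:\mathbb Z^{d+1}\to\mathbb Z/2$ with $\varphi(w_i)=1$ for all $i$, and the $w_i$ represent each class of $\mathbb Z^{d+1}/2\mathbb Z^{d+1}$ with $\varphi=1$ exactly once. In particular, any integer relation $\sum c_iw_i=0$ has $\sum c_i$ even.

*Proof.* By (9) these records form a short run, so Claims A, B, C apply. As in Section 7, the set $S\subset\mathbb F_2^{d+1}$ of classes of the $w_i$ is sum-free with $|S|=2^d$, and $S\cap(s+S)=\emptyset$ for every $s\in S$. Let $H$ be the complement of $S$, so that $|H|=2^{d+1}-2^d=2^d$.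

First, $s+S=H$ for every $s\in S$: the set $s+S$ is contained in $H$ and has the same size. Next, $H$ is a subgroup. It contains $0$ by Claim A. Given $h,h'\in H$, fix $s\in S$ and write $h=s+s_1$, $h'=s+s_2$ with $s_1,s_2\in S$. Then $h+h'=s_1+s_2\in s_1+S=H$. In $\mathbb F_2^{d+1}$ every element is its own inverse, so $H$ is a subgroup. Its index is $2$, and $S$ is its nontrivial coset.

Let $\varphi$ be the composite $\mathbb Z^{d+1}\to\mathbb F_2^{d+1}\to\mathbb F_2^{d+1}/H\cong\mathbb Z/2$. Then $\varphi(w_i)=1$ for all $i$. The classes with $\varphi=1$ are exactly the elements of $S$, and each is represented once by Claim B. Applying $\varphi$ to $\sum c_iw_i=0$ gives $\sum c_i\equiv0\pmod2$. $\square$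

*Example.* For $\alpha=3/11$ and $N=5$ the vectors are $(1,3)$ and $(1,4)$, with classes $(1,1)$ and $(1,0)$, and $\varphi(m,q)=m \bmod 2$. For the example of Section 8, the integers $m_i$ are read off from $m=(27k-x_k)/1334$ and its analogues in the other two coordinates:

| $w_i$ | class mod $2$ |
|---|---|
| $(1,3,15,39)$ | $(1,1,1,1)$ |
| $(1,3,16,41)$ | $(1,1,0,1)$ |
| $(1,3,16,42)$ | $(1,1,0,0)$ |
| $(1,3,17,44)$ | $(1,1,1,0)$ |
| $(1,4,20,52)$ | $(1,0,0,0)$ |
| $(1,4,21,54)$ | $(1,0,1,0)$ |
| $(1,4,21,55)$ | $(1,0,1,1)$ |
| $(1,4,22,57)$ | $(1,0,0,1)$ |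

The eight classes are exactly the eight elements of $\mathbb F_2^4$ with first coordinate $1$, each appearing once. Here $\varphi$ is the first coordinate modulo $2$.
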